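\title{An Apostol algebra that is not regular}

\begin{abstract}
The Apostol algebra of a commutative Banach algebra $\mathcal A$ consists of the elements whose multiplication operators on $\mathcal A$ are decomposable. We show that it need not be regular. We construct a unital semisimple commutative Banach algebra whose Apostol algebra is the algebra of $C^1$ functions on a square that are holomorphic in the interior, and whose only regular subalgebras are $\{0\}$ and $\mathbb C1$. The construction glues two algebras of functions along analytic discs, and it realizes their intersection as an Apostol algebra. In particular, the intersection of two regular unital Banach function algebras with the same character space is always an Apostol algebra.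
\end{abstract}

\section{Introduction}\label{sec:intro}

A bounded linear operator $T$ on a complex Banach space $\mathcal X$ is \emph{decomposable} if for every open cover $\{U,V\}$ of $\mathbb C$ there are closed $T$-invariant subspaces $\mathcal Y,\mathcal Z\subseteq\mathcal X$ with
\[
\sigma(T|_{\mathcal Y})\subseteq U,\qquad \sigma(T|_{\mathcal Z})\subseteq V,\qquad \mathcal Y+\mathcal Z=\mathcal X .
\]
(The operator on the zero space has empty spectrum.) Let $\mathcal A$ be a commutative complex Banach algebra, and for $a\in\mathcal A$ let $L_a\colon\mathcal A\to\mathcal A$, $L_ax=ax$, be the multiplication operator. The \emph{Apostol algebra} of $\mathcal A$ is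
\[
\operatorname{Dec}_{\mathcal A}(\mathcal A)=\{a\in\mathcal A: L_a\text{ is decomposable on }\mathcal A\}.
\]
In every example below we compute this set and find it to be a closed subalgebra, so we need no general fact about its structure.

Let $\mathcal C$ be a commutative complex algebra, with or without a norm. A \emph{character} of $\mathcal C$ is a nonzero multiplicative linear functional. The set $\Delta(\mathcal C)$ of characters carries the Gelfand (weak-*) topology, the weakest topology that makes all maps $\varphi\mapsto\varphi(c)$, $c\in\mathcal C$, continuous; it is Hausdorff. The algebra $\mathcal C$ is \emph{regular} if for every closed set $F\subseteq\Delta(\mathcal C)$ and every $\varphi\in\Delta(\mathcal C)\setminus F$ there is $c\in\mathcal C$ with $\varphi(c)\ne0$ and $\psi(c)=0$ for all $\psi\in F$.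

Both definitions measure the ability to localize: decomposability cuts a space according to a cover of the spectrum, and regularity cuts the character space by elements of the algebra. The two extreme cases agree with this analogy. If $\mathcal A$ is unital, semisimple and regular, then $\operatorname{Dec}_{\mathcal A}(\mathcal A)=\mathcal A$, and if $\mathcal A$ is the disc algebra, then $\operatorname{Dec}_{\mathcal A}(\mathcal A)=\mathbb C1$ (Example~\ref{ex:extreme}). In both cases the Apostol algebra is regular. The following is posed as an open question in \cite{Mult}.

\medskip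
\noindent\textbf{Question.} Is $\operatorname{Dec}_{\mathcal A}(\mathcal A)$ regular for every commutative Banach algebra $\mathcal A$?
\medskip

There is a further reason to expect a positive answer. If $\mathcal A$ is unital and $L_a$ is decomposable, then for every open cover $\{U,V\}$ of $\mathbb C$ some $e\in\mathcal A$ vanishes at the characters with $\varphi(a)\notin U$ and equals $1$ at the characters with $\varphi(a)\notin V$ (Lemma~\ref{lem:partition}). So each element of the Apostol algebra comes with separating elements. But these lie in $\mathcal A$, while regularity of the Apostol algebra asks for separating elements in $\operatorname{Dec}_{\mathcal A}(\mathcal A)$. We show that this gap is real and that the answer is no.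

Let $Q=[0,1]^2$, identified with a subset of $\mathbb C$ by $\zeta(x,y)=x+iy$. Let $C^1(Q)$ be the set of $g\in C(Q)$ for which there are $u,v\in C(Q)$ with
\[
g(x',y)-g(x,y)=\int_x^{x'}u(s,y)\,ds,\qquad g(x,y')-g(x,y)=\int_y^{y'}v(x,s)\,ds
\]
for all $x,x',y,y'\in[0,1]$, and put
\[
B=\{g\in C^1(Q): g\text{ is holomorphic on }\operatorname{int}Q\}.
\]
The algebra $B$ contains the polynomials in $\zeta$, so it is infinite-dimensional.

\begin{theorem}\label{thm:main}
There is a unital semisimple commutative Banach algebra $\mathcal A$ such that, with $\mathcal D=\operatorname{Dec}_{\mathcal A}(\mathcal A)$,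
\begin{itemize}
\item[(a)] $\mathcal D$ is a closed subalgebra of $\mathcal A$, algebraically isomorphic to $B$;
\item[(b)] $\mathcal D$ is not regular;
\item[(c)] every regular subalgebra of $\mathcal A$, closed or not, is contained in $\mathbb C1$; moreover, $\operatorname{Dec}_{\mathcal D}(\mathcal D)=\mathbb C1$.
\end{itemize}
\end{theorem}

The algebras $\{0\}$ and $\mathbb C1$ are regular, so by (c) they are exactly the regular subalgebras of $\mathcal A$.

The same construction shows that a large class of algebras occur as Apostol algebras. Throughout, Banach algebra norms are submultiplicative, and $\|1\|=1$ in a unital Banach algebra. For $a$ in a commutative Banach algebra $R$, the Gelfand transform $\hat a$ is the function $\varphi\mapsto\varphi(a)$ on $\Delta(R)$, and $R$ is \emph{semisimple} if $\hat a=0$ implies $a=0$. A \emph{unital Banach function algebra} on a compact Hausdorff space $X$ is a subalgebra of $C(X)$ that contains the constants, separates the points of $X$, and is a unital Banach algebra under some norm; it has \emph{character space $X$} if each of its characters is the evaluation at a point of $X$.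

\begin{theorem}\label{thm:general}
\begin{itemize}
\item[(a)] Let $R$ be a unital semisimple regular commutative Banach algebra, let $X=\Delta(R)$, and let $\pi\colon X\to Y$ be a continuous surjection onto a compact Hausdorff space. Then
\[
B_\pi=\{b\in R:\ \hat b=\beta\circ\pi\text{ for some }\beta\in C(Y)\}
\]
is isometrically isomorphic to $\operatorname{Dec}_{\mathcal A}(\mathcal A)$ for some unital semisimple commutative Banach algebra $\mathcal A$.
\item[(b)] If $A_0,A_1$ are regular unital Banach function algebras with character space $X$, then the same conclusion holds for $A_0\cap A_1$ with the norm $\max\{\|\cdot\|_{A_0},\|\cdot\|_{A_1}\}$.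
\end{itemize}
\end{theorem}

The idea is as follows. Let $\mathbb D$ be the open unit disc. Given two algebras $A_0,A_1$ of functions on a compact space $X$, consider the continuous functions $f(x,z)$ on $X\times\overline{\mathbb D}$ that are holomorphic in $z$ and satisfy $f(\cdot,0)\in A_0$ and $f(\cdot,1)\in A_1$. Holomorphy forces the elements of the Apostol algebra to be independent of $z$, so they lie in $A_0\cap A_1$. The separating elements are under no such constraint: they may be taken of the form $(1-z)e_0+ze_1$ with $e_0\in A_0$ and $e_1\in A_1$. Hence it suffices that each of $A_0$ and $A_1$ localizes well, however rigid the intersection is. For Theorem~\ref{thm:main} we use a singular measure to build two such algebras on $Q$ with intersection $B$.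

\section{Partitions of unity and analytic discs}\label{sec:tools}

We need one condition that prevents decomposability of $L_a$ and one that guarantees it. Recall that the characters of a unital commutative Banach algebra $R$ satisfy $\varphi(1)=1$ and $|\varphi(a)|\le\|a\|$, that $\Delta(R)$ is compact, and that every proper ideal of $R$ is contained in the kernel of a character.

\begin{lemma}\label{lem:partition}
Let $\mathcal A$ be a unital commutative Banach algebra, $a\in\operatorname{Dec}_{\mathcal A}(\mathcal A)$, and $\{U,V\}$ an open cover of $\mathbb C$. There is $e\in\mathcal A$ such that every $\varphi\in\Delta(\mathcal A)$ satisfies $\varphi(e)=0$ if $\varphi(a)\notin U$ and $\varphi(e)=1$ if $\varphi(a)\notin V$.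
\end{lemma}

\begin{proof}
Let $\mathcal Y,\mathcal Z$ be subspaces as in the definition of decomposability, and write $1=e+e'$ with $e\in\mathcal Y$ and $e'\in\mathcal Z$. Let $\varphi$ be a character and $\kappa=\varphi(a)$. If $\kappa\notin U$, then $L_a-\kappa$ maps $\mathcal Y$ onto $\mathcal Y$, so $e=(a-\kappa)y$ for some $y\in\mathcal Y$, and $\varphi(e)=0$. If $\kappa\notin V$, then $e'=(a-\kappa)y'$ for some $y'\in\mathcal Z$, and $\varphi(e)=1-\varphi(e')=1$.
\end{proof}

A holomorphic function on a connected open set cannot equal $0$ near one point and $1$ near another. So a family of characters that depends holomorphically on a parameter obstructs both decomposability and regularity. For a connected open set $\Omega\subseteq\mathbb C$ let $\mathcal O(\Omega)$ be the algebra of holomorphic functions on $\Omega$. If $\theta$ is a homomorphism of an algebra into $\mathcal O(\Omega)$ and $z\in\Omega$, then $\theta_z(a)=\theta(a)(z)$ defines a multiplicative linear functional $\theta_z$, which is a character unless it is zero.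

\begin{lemma}[Rigidity]\label{lem:rigid}
Let $\Omega\subseteq\mathbb C$ be open and connected.
\begin{itemize}
\item[(a)] If $\mathcal A$ is a unital commutative Banach algebra and $\theta\colon\mathcal A\to\mathcal O(\Omega)$ is a homomorphism with $\theta(1)=1$, then $\theta(a)$ is constant for every $a\in\operatorname{Dec}_{\mathcal A}(\mathcal A)$.
\item[(b)] If $\mathcal C$ is a regular commutative algebra and $\theta\colon\mathcal C\to\mathcal O(\Omega)$ is a homomorphism, then $\theta(c)$ is constant for every $c\in\mathcal C$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Suppose that $w_1=\theta(a)(z_1)$ and $w_2=\theta(a)(z_2)$ are distinct, and let $\varepsilon=|w_1-w_2|/3$. The closed discs of radius $\varepsilon$ about $w_1$ and $w_2$ are disjoint, so their complements $U=\{|w-w_1|>\varepsilon\}$ and $V=\{|w-w_2|>\varepsilon\}$ cover $\mathbb C$. Take $e$ from Lemma~\ref{lem:partition}. Each $\theta_z$ is a character because $\theta_z(1)=1$. For $z$ near $z_1$ we have $\theta_z(a)\notin U$, so $\theta(e)=0$ near $z_1$; for $z$ near $z_2$ we have $\theta_z(a)\notin V$, so $\theta(e)=1$ near $z_2$. This contradicts the identity theorem.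

(b) Suppose that $h=\theta(c)$ is not constant. Then $h(\Omega)$ is open, so there are $z_1,z_2\in\Omega$ such that $h(z_1)$ and $h(z_2)$ are nonzero and distinct. Let $K\subset\Omega$ be a closed disc of positive radius about $z_1$ on which $h$ takes neither the value $0$ nor the value $h(z_2)$. For $z\in K\cup\{z_2\}$ we have $\theta_z(c)\neq0$, so $\theta_z\in\Delta(\mathcal C)$; this replaces the unit, which $\mathcal C$ may lack. The map $z\mapsto\theta_z$ from $K$ to $\Delta(\mathcal C)$ is continuous, since each $\theta(a)$ is. Hence $F=\{\theta_z:z\in K\}$ is compact, and so closed in the Hausdorff space $\Delta(\mathcal C)$. Also $\theta_{z_2}\notin F$, because $\theta_{z_2}(c)=h(z_2)\notin h(K)$. By regularity there is $a\in\mathcal C$ with $\theta(a)=0$ on $K$ and $\theta(a)(z_2)\ne0$, which again contradicts the identity theorem.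
\end{proof}

We turn to the sufficient condition. Let $X$ be a compact Hausdorff space. By an \emph{algebra of functions on $X$} we mean a subalgebra $A\subseteq C(X)$ that contains the constants and is a unital Banach algebra under some norm $\|\cdot\|_A$; it need not separate points. Point evaluations are characters of $A$. Hence $\|\cdot\|_\infty\le\|\cdot\|_A$, and $A$ is semisimple.

\begin{definition}\label{def:loc}
Let $A$ be an algebra of functions on $X$. An element $b\in A$ is \emph{localizable in $A$} if the following hold.
\begin{itemize}
\item[(L1)] For disjoint closed sets $P,S\subseteq\mathbb C$ there is $e\in A$ with $e=0$ on $b^{-1}(P)$ and $e=1$ on $b^{-1}(S)$.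
\item[(L2)] For a closed set $F\subseteq\mathbb C$ and $\kappa\in\mathbb C\setminus F$ there is $c\in A$ with $c\,(b-\kappa)=1$ on $b^{-1}(F)$.
\end{itemize}
\end{definition}

Condition (L1) is the conclusion of Lemma~\ref{lem:partition} for point evaluations, with $U=\mathbb C\setminus P$ and $V=\mathbb C\setminus S$; it splits the algebra into two ideals. Condition (L2) controls the spectrum on each ideal.

\begin{lemma}[Localization]\label{lem:loc}
If $b$ is localizable in $A$, then $b\in\operatorname{Dec}_A(A)$.
\end{lemma}

\begin{proof}
Let $\{U,V\}$ be an open cover of $\mathbb C$. The natural candidate for $\mathcal Y$ is the ideal of functions that vanish where $b\notin U$, but (L2) applies to closed sets, so we first shrink $U$ and $V$. The closed sets $\mathbb C\setminus U$ and $\mathbb C\setminus V$ are disjoint, so by Urysohn's lemma there is a continuous $k\colon\mathbb C\to[0,1]$ with $k=0$ on $\mathbb C\setminus U$ and $k=1$ on $\mathbb C\setminus V$. The sets $F=\{k\ge\frac13\}\subseteq U$ and $G=\{k\le\frac23\}\subseteq V$ are closed. Put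
\[
\mathcal Y=\{f\in A: f=0\text{ on }X\setminus b^{-1}(F)\},\qquad \mathcal Z=\{f\in A: f=0\text{ on }X\setminus b^{-1}(G)\}.
\]
These are ideals, closed because evaluations are continuous, and so they are closed $L_b$-invariant subspaces.

Apply (L1) to $P=\{k\le\frac13\}\supseteq\mathbb C\setminus F$ and $S=\{k\ge\frac23\}\supseteq\mathbb C\setminus G$. The resulting $e$ satisfies $e\in\mathcal Y$ and $1-e\in\mathcal Z$, so $f=ef+(1-e)f\in\mathcal Y+\mathcal Z$ for every $f\in A$.

Let $\kappa\notin F$ and take $c$ from (L2). For $f\in\mathcal Y$ we have $c\,(b-\kappa)f=f$: on $b^{-1}(F)$ by the choice of $c$, and elsewhere because $f=0$. Since $L_c$ maps the ideal $\mathcal Y$ into itself and commutes with $L_b$, the bounded operator $L_c|_{\mathcal Y}$ is a two-sided inverse of $(L_b-\kappa)|_{\mathcal Y}$. Thus $\sigma(L_b|_{\mathcal Y})\subseteq F\subseteq U$. The same argument with $G$ and $\mathcal Z$ in place of $F$ and $\mathcal Y$ gives $\sigma(L_b|_{\mathcal Z})\subseteq G\subseteq V$.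
\end{proof}

There are two standard sources of localizable elements.

\begin{lemma}\label{lem:sources}
\begin{itemize}
\item[(a)] Let $A$ be an algebra of functions on $X$ and $b\in A$. If $h\circ b\in A$ for every continuous $h\colon\mathbb C\to\mathbb C$, then $b$ is localizable in $A$. In particular, constants are localizable, so $\mathbb C1\subseteq\operatorname{Dec}_A(A)$.
\item[(b)] Let $R$ be a unital semisimple regular commutative Banach algebra, identified through the Gelfand transform with an algebra of functions on $X=\Delta(R)$. Then every element of $R$ is localizable in $R$.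
\end{itemize}
\end{lemma}

\begin{proof}
(a) For (L1) take $e=h\circ b$, where $h$ is continuous, $h=0$ on $P$ and $h=1$ on $S$. For (L2) choose $\delta>0$ with $|w-\kappa|\ge\delta$ for $w\in F$, and take $c=h\circ b$ with $h(w)=\overline{(w-\kappa)}/\max\{|w-\kappa|^2,\delta^2\}$; then $h(w)(w-\kappa)=1$ on $F$. If $b$ is constant, then so is $h\circ b$.

(b) This rests on two standard facts (see, e.g., \cite[Section 4.2]{Kaniuth}), whose short proofs we recall: (i) for disjoint closed sets $P',S'\subseteq X$ there is $e\in R$ with $e=0$ on $P'$ and $e=1$ on $S'$; (ii) if $S'\subseteq X$ is closed and $a\in R$ has no zero on $S'$, there is $c\in R$ with $ca=1$ on $S'$. For a closed set $S'$ let $I(S')$ be the ideal of elements that vanish on $S'$. Regularity says that a character that annihilates $I(S')$ lies in $S'$. In (i), a character that annihilates the ideal $I(P')+I(S')$ would lie in $P'\cap S'=\emptyset$, so this ideal is not proper, and $1=e+e'$ with $e\in I(P')$ and $e'\in I(S')$. In (ii), a character that annihilates the ideal $I(S')+Ra$ would be a zero of $a$ in $S'$, so $1=e'+ca$ with $e'\in I(S')$ and $c\in R$. Now (L1) is (i) for $P'=b^{-1}(P)$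 and $S'=b^{-1}(S)$, and (L2) is (ii) for $S'=b^{-1}(F)$ and $a=b-\kappa$.
\end{proof}

\begin{example}\label{ex:extreme}
If $R$ is unital, semisimple and regular, then $\operatorname{Dec}_R(R)=R$ by Lemmas~\ref{lem:sources}(b) and~\ref{lem:loc}. Let $A(\overline{\mathbb D})$ be the disc algebra, the algebra of continuous functions on $\overline{\mathbb D}$ that are holomorphic on $\mathbb D$, with the supremum norm. Lemma~\ref{lem:rigid}(a), applied to the restriction map $A(\overline{\mathbb D})\to\mathcal O(\mathbb D)$, and Lemma~\ref{lem:sources}(a) show that its Apostol algebra is $\mathbb C1$.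
\end{example}

\section{A singular measure of full support}\label{sec:measure}

We want two algebras that each contain many bump functions but share none. Smoothness with respect to two incompatible parameters achieves this, and the second parameter is the distribution function of a singular measure.

Let $\lambda$ be Lebesgue measure on $[0,1]$. The Cantor measure is the Borel probability measure whose distribution function is the Cantor function; it has no atoms and is concentrated on the middle-thirds Cantor set, which is $\lambda$-null. Let $(J_n)_{n\ge1}$ enumerate the nondegenerate closed subintervals of $[0,1]$ with rational endpoints, let $\nu_n$ be the image of the Cantor measure under the increasing affine map of $[0,1]$ onto $J_n$, and put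
\[
\mu=\sum_{n\ge1}2^{-n}\nu_n,\qquad \tau(x)=\mu([0,x]).
\]
Then $\mu$ is a probability measure without atoms, so we may write $\int_x^{x'}\beta\,d\mu$ without specifying which endpoints are included. It is concentrated on the union $N$ of the affine copies of the Cantor set, a Borel set with $\lambda(N)=0$. Every nondegenerate interval contains some $J_n$ and so has positive $\mu$-measure.

\begin{lemma}\label{lem:mu}
\begin{itemize}
\item[(a)] The function $\tau$ is an increasing homeomorphism of $[0,1]$ onto itself, and $\int_x^{x'}h(\tau(s))\,d\mu(s)=\int_{\tau(x)}^{\tau(x')}h(s)\,ds$ for $h\in C[0,1]$ and $x<x'$.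
\item[(b)] Let $I\subseteq[0,1]$ be a nondegenerate compact interval and $\alpha,\beta\in C(I)$. If $\int_x^{x'}\alpha\,d\lambda+\int_x^{x'}\beta\,d\mu=0$ for all $x<x'$ in $I$, then $\alpha=\beta=0$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) The function $\tau$ is continuous with $\tau(0)=0$ because $\mu$ has no atoms, strictly increasing because intervals have positive measure, and $\tau(1)=1$. Since $\tau^{-1}\big((\tau(x),\tau(x')]\big)=(x,x']$ has $\mu$-measure $\tau(x')-\tau(x)$, the image of $\mu$ under $\tau$ agrees with $\lambda$ on half-open intervals, hence equals $\lambda$. The formula is the change of variables for the image measure.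

(b) The complex measure $m=\alpha\lambda+\beta\mu$ on $I$ vanishes on the intervals $(x,x']$ and on the left endpoint of $I$, hence on all Borel sets. For a Borel set $M\subseteq I$ this gives $\int_M\alpha\,d\lambda=m(M\setminus N)=0$ and $\int_M\beta\,d\mu=m(M\cap N)=0$. So $\alpha=0$ $\lambda$-almost everywhere and $\beta=0$ $\mu$-almost everywhere. A continuous function that is nonzero at a point is nonzero on a nondegenerate interval, which has positive measure for both $\lambda$ and $\mu$. Hence $\alpha=\beta=0$.
\end{proof}

We also need the product rule for Stieltjes measures. Recall that a continuous function $G$ on a compact interval $I$ has bounded variation if and only if there is a complex Borel measure $dG$ on $I$ without atoms such that $G(x')-G(x)=dG((x,x'])$ for all $x<x'$ in $I$, and that $dG$ is then unique.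

\begin{lemma}\label{lem:product}
Let $G,H$ be continuous functions of bounded variation on a compact interval $I$. Then $d(GH)=G\,dH+H\,dG$. If $G$ has no zeros, then $1/G$ has bounded variation and $d(1/G)=-G^{-2}\,dG$.
\end{lemma}

\begin{proof}
Let $x<x'$ in $I$. Split the square $(x,x']^2$ of points $(s,t)$ into $\{s\le t\}$ and $\{s>t\}$ and compute its $dG\times dH$-measure by Fubini's theorem. As $dH$ has no atoms, $dH((x,s))=H(s)-H(x)$, and we obtain
\[
\big(G(x')-G(x)\big)\big(H(x')-H(x)\big)=\int_x^{x'}\big(G-G(x)\big)\,dH+\int_x^{x'}\big(H-H(x)\big)\,dG .
\]
The left side is $GH(x')+GH(x)-G(x)H(x')-H(x)G(x')$, and the right side is $\int_x^{x'}G\,dH+\int_x^{x'}H\,dG+2GH(x)-G(x)H(x')-H(x)G(x')$. Hence $GH(x')-GH(x)=\int_x^{x'}G\,dH+\int_x^{x'}H\,dG$, which is the product rule. If $|G|\ge\delta>0$ on $I$, then $|1/G(s)-1/G(t)|\le\delta^{-2}|G(s)-G(t)|$, so $1/G$ has bounded variation. The product rule for $G\cdot(1/G)=1$ gives $0=G\,d(1/G)+G^{-1}\,dG$; multiply by $G^{-1}$.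
\end{proof}

\section{Gluing two algebras along discs}\label{sec:glue}

Let $A_0$ and $A_1$ be algebras of functions on a compact Hausdorff space $X$. Define
\[
\mathcal G(A_0,A_1)=\big\{f\in C(X\times\overline{\mathbb D}):\ f(x,\cdot)\in A(\overline{\mathbb D})\text{ for all }x\in X,\ f(\cdot,0)\in A_0,\ f(\cdot,1)\in A_1\big\},
\]
\[
\|f\|=\max\{\|f\|_\infty,\ \|f(\cdot,0)\|_{A_0},\ \|f(\cdot,1)\|_{A_1}\}.
\]
This is an algebra of functions on $X\times\overline{\mathbb D}$, and in particular a unital semisimple commutative Banach algebra. Indeed, the norm is a maximum of submultiplicative seminorms, and $\|1\|=1$. If $(f_n)$ is a Cauchy sequence, then $f_n$ converges uniformly to some continuous $f$, and each $f(x,\cdot)$ is a uniform limit of elements of $A(\overline{\mathbb D})$. For $j=0,1$ the sequence $f_n(\cdot,j)$ converges in $A_j$, hence uniformly, so its limit in $A_j$ is $f(\cdot,j)$. Thus $f\in\mathcal G(A_0,A_1)$ and $\|f_n-f\|\to0$.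

Two kinds of elements matter. For $g\in C(X)$ let $\tilde g(x,z)=g(x)$; then $\tilde g\in\mathcal G(A_0,A_1)$ if and only if $g\in A_0\cap A_1$. For $g_0\in A_0$ and $g_1\in A_1$, with no relation between them, the \emph{interpolant} $(1-z)g_0(x)+z\,g_1(x)$ lies in $\mathcal G(A_0,A_1)$, since it equals $g_0$ at $z=0$ and $g_1$ at $z=1$. The contrast between the two is visible already over an interval.

\begin{example}\label{ex:interval}
Let $X=[0,1]$, let $A_0=C^1[0,1]$ with the norm $\|\chi\|_\infty+\|\chi'\|_\infty$, and let $A_1=\{\chi\circ\tau:\chi\in C^1[0,1]\}$ with the norm transported from $A_0$. Let $\mathcal A=\mathcal G(A_0,A_1)$.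

The algebra $\mathcal A$ can be cut in two over the interval. Choose $\chi_0,\chi_1\in C^1[0,1]$ with $\chi_0=0$ on $[0,\frac13]$, $\chi_0=1$ on $[\frac23,1]$, and $\chi_1=0$ on $[0,\tau(\frac13)]$, $\chi_1=1$ on $[\tau(\frac23),1]$. The interpolant
\[
e(x,z)=(1-z)\chi_0(x)+z\,\chi_1(\tau(x))
\]
is $0$ for $x\le\frac13$ and $(1-z)+z=1$ for $x\ge\frac23$.

No function independent of $z$ can do this, because $A_0\cap A_1=\mathbb C1$. Indeed, if $g=\chi\circ\tau$ lies in $A_0$, then by Lemma~\ref{lem:mu}(a)
\[
\int_x^{x'}g'\,d\lambda=g(x')-g(x)=\int_{\tau(x)}^{\tau(x')}\chi'(s)\,ds=\int_x^{x'}\chi'\circ\tau\,d\mu,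
\]
and Lemma~\ref{lem:mu}(b) gives $g'=0$. By the next proposition, the elements of $\operatorname{Dec}_{\mathcal A}(\mathcal A)$ are independent of $z$. So $\operatorname{Dec}_{\mathcal A}(\mathcal A)=\mathbb C1$, and the separating element $e$ lies in $\mathcal A$ but not in the Apostol algebra. This is not yet a counterexample, since $\mathbb C1$ is regular: the intersection is rigid but too small.
\end{example}

\begin{proposition}\label{prop:glue}
Let $\mathcal A=\mathcal G(A_0,A_1)$ and $\widetilde{\mathcal D}=\{\tilde g:g\in A_0\cap A_1\}$.
\begin{itemize}
\item[(a)] The set $\widetilde{\mathcal D}$ is a closed subalgebra of $\mathcal A$, and $g\mapsto\tilde g$ is an isometric isomorphism of $A_0\cap A_1$, with the norm $\max\{\|\cdot\|_{A_0},\|\cdot\|_{A_1}\}$, onto $\widetilde{\mathcal D}$.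
\item[(b)] The set $\operatorname{Dec}_{\mathcal A}(\mathcal A)$ and every regular subalgebra of $\mathcal A$ are contained in $\widetilde{\mathcal D}$.
\item[(c)] If every $b\in A_0\cap A_1$ is localizable in $A_0$ and in $A_1$, then $\operatorname{Dec}_{\mathcal A}(\mathcal A)=\widetilde{\mathcal D}$.
\end{itemize}
\end{proposition}

\begin{proof}
(a) The set $\widetilde{\mathcal D}$ consists of the $f\in\mathcal A$ that are constant on each disc $\{x\}\times\overline{\mathbb D}$, and this condition is preserved by sums, products and uniform limits. The norm of $\tilde g$ is $\max\{\|g\|_\infty,\|g\|_{A_0},\|g\|_{A_1}\}$, and $\|g\|_\infty\le\|g\|_{A_0}$.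

(b) For $x\in X$ the map $f\mapsto f(x,\cdot)|_{\mathbb D}$ is a unital homomorphism of $\mathcal A$ into $\mathcal O(\mathbb D)$. If $f$ lies in $\operatorname{Dec}_{\mathcal A}(\mathcal A)$ or in a regular subalgebra, then by Lemma~\ref{lem:rigid} the function $f(x,\cdot)$ is constant on $\mathbb D$, and by continuity on $\overline{\mathbb D}$. So $f\in\widetilde{\mathcal D}$.

(c) Let $b\in A_0\cap A_1$. By (b) and Lemma~\ref{lem:loc} it suffices to show that $\tilde b$ is localizable in $\mathcal A$. The point is that (L1) and (L2) prescribe the values of the function sought on given sets, and that an interpolant of two functions with the same value at $x$ has this value on the whole disc over $x$. Note that $\tilde b^{-1}(M)=b^{-1}(M)\times\overline{\mathbb D}$ for $M\subseteq\mathbb C$. Given $P$ and $S$, take $e_j\in A_j$ from (L1) for $b$ in $A_j$. Then $e=(1-z)e_0+ze_1\in\mathcal A$ is $0$ on $\tilde b^{-1}(P)$ and $1$ on $\tilde b^{-1}(S)$. Given $F$ and $\kappa$, take $c_j\in A_j$ from (L2). Then $c=(1-z)c_0+zc_1\in\mathcal A$ satisfies $c\,(\tilde b-\kappa)=(1-z)+z=1$ on $\tilde b^{-1}(F)$.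
\end{proof}

\begin{remark}\label{rem:glue}
Holomorphy in $z$ is used only in (b), and (b) fails without it: in the algebra of all $f\in C(X\times\overline{\mathbb D})$ with $f(\cdot,j)\in A_j$, every continuous function of $z$ alone is an element, so the coordinate $z$ is localizable by Lemma~\ref{lem:sources}(a) and $L_z$ is decomposable. In (c) we use only that the two conditions are imposed at different points of $\overline{\mathbb D}$; any two points would do, with the corresponding affine interpolation.
\end{remark}

\section{Two algebras on the square with holomorphic intersection}\label{sec:square}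

In Example~\ref{ex:interval} the elements of $A_0$ have Stieltjes measure $\alpha\lambda$, those of $A_1$ have Stieltjes measure $\beta\mu$, and nothing survives in the intersection. On the square there are two directions of differentiation, and we can weaken the second condition: instead of asking that the $\lambda$-parts vanish, we ask that they satisfy the Cauchy--Riemann equation. Functions that are smooth in the parameters $(\tau(x),\tau(y))$ have zero $\lambda$-parts and still qualify, so bump functions remain. But a function without $\mu$-parts that satisfies the condition is holomorphic.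

Division by $b-\kappa$ in (L2) is possible only on part of $Q$, so we set up the definition on open subsets. Let $W\subseteq Q$ be relatively open, possibly empty. Let $E(W)$ be the set of $g\in C(W)$ for which there are continuous functions $u,q,v,r\colon W\to\mathbb C$, the \emph{data} of $g$, such that
\begin{align}
g(x',y)-g(x,y)&=\int_x^{x'}u(s,y)\,ds+\int_x^{x'}q(s,y)\,d\mu(s)&&\text{if }[x,x']\times\{y\}\subseteq W,\label{eq:hor}\\
g(x,y')-g(x,y)&=\int_y^{y'}v(x,s)\,ds+\int_y^{y'}r(x,s)\,d\mu(s)&&\text{if }\{x\}\times[y,y']\subseteq W,\label{eq:ver}
\end{align}
where $x<x'$ and $y<y'$. In other words, on each compact horizontal segment in $W$ the function $g$ has bounded variation with Stieltjes measure $u\lambda+q\mu$, and on each compact vertical segment it has bounded variation with Stieltjes measure $v\lambda+r\mu$.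

The data are unique. Every point of $W$ lies on a nondegenerate compact horizontal segment and on a nondegenerate compact vertical segment in $W$, and on such a segment the difference of two sets of data vanishes by Lemma~\ref{lem:mu}(b). We write $\nabla g=(u,q,v,r)$; this map is linear. Consider the linear subspaces
\[
\Lambda_0=\{(u,q,v,r):q=r=0\},\qquad \Lambda_1=\{(u,q,v,r):v=iu\}
\]
of $\mathbb C^4$, and for $j=0,1$ put
\[
E_j(W)=\{g\in E(W):\nabla g(t)\in\Lambda_j\text{ for all }t\in W\},\qquad A_j=E_j(Q).
\]
Thus $A_0=C^1(Q)$. For $g\in E(Q)$ let $|\nabla g|=\|u\|_\infty+\|q\|_\infty+\|v\|_\infty+\|r\|_\infty$ and $\|g\|_E=\|g\|_\infty+|\nabla g|$.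

\begin{lemma}\label{lem:square}
Let $j\in\{0,1\}$, and let $W,W_1,W_2\subseteq Q$ be relatively open.
\begin{itemize}
\item[(a)] $E_j(W)$ is an algebra that contains the constants, and $\nabla(gh)=g\nabla h+h\nabla g$. If $g\in E_j(W)$ has no zeros, then $1/g\in E_j(W)$.
\item[(b)] If $W_1\subseteq W$ and $g\in E_j(W)$, then $g|_{W_1}\in E_j(W_1)$. If $W_1\cup W_2=Q$, $g\in C(Q)$, and $g|_{W_1}\in E_j(W_1)$, $g|_{W_2}\in E_j(W_2)$, then $g\in A_j$.
\item[(c)] $(A_j,\|\cdot\|_E)$ is an algebra of functions on $Q$.
\item[(d)] For disjoint closed sets $P',S'\subseteq Q$ there is $e\in A_j$ with $e=0$ on $P'$ and $e=1$ on $S'$.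
\item[(e)] Every $b\in A_j$ is localizable in $A_j$.
\item[(f)] $A_0\cap A_1=B$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Constants have data $0$. Let $g,h\in E_j(W)$. On a compact horizontal segment in $W$, Lemma~\ref{lem:product} shows that $gh$ has Stieltjes measure $(gu_h+hu_g)\lambda+(gq_h+hq_g)\mu$, and on a vertical one $(gv_h+hv_g)\lambda+(gr_h+hr_g)\mu$. So $gh$ has the continuous data $g\nabla h+h\nabla g$. If $g$ has no zeros, the same lemma shows that $1/g$ has the continuous data $-g^{-2}\nabla g$. Since $\Lambda_j$ is a linear subspace, these data take values in $\Lambda_j$.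

(b) The restricted data are data of the restriction. For the second claim, the data of $g|_{W_1}$ and of $g|_{W_2}$ both restrict to data of $g|_{W_1\cap W_2}$, so they agree on $W_1\cap W_2$ by uniqueness. They therefore define continuous functions $u,q,v,r$ on $Q$ with values in $\Lambda_j$. By the Lebesgue number lemma, a compact horizontal or vertical segment can be cut into finitely many segments each of which lies in $W_1$ or in $W_2$. Adding the identities \eqref{eq:hor} or \eqref{eq:ver} for the pieces gives the identity for the segment.

(c) We have $\|1\|_E=1$, and by (a)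
\[
\|gh\|_E\le\|g\|_\infty\|h\|_\infty+\|g\|_\infty|\nabla h|+\|h\|_\infty|\nabla g|\le\|g\|_E\|h\|_E .
\]
If $(g_n)$ is a Cauchy sequence in $A_j$, then $g_n$ and its four data converge uniformly on $Q$. The identities \eqref{eq:hor} and \eqref{eq:ver} pass to the limit because $\lambda$ and $\mu$ are finite, and the limit data take values in the closed set $\Lambda_j$. So the limit lies in $A_j$, and the convergence holds in $\|\cdot\|_E$.

(d) For two disjoint compact subsets of $\mathbb R^2$ there is $\chi\in C^\infty(\mathbb R^2)$ equal to $0$ on the first and to $1$ on the second. For $j=0$ take such a $\chi$ for $P'$ and $S'$; then $e=\chi|_Q$ has data $(\partial_1\chi,0,\partial_2\chi,0)$. For $j=1$ let $\Phi(x,y)=(\tau(x),\tau(y))$, a homeomorphism of $Q$ by Lemma~\ref{lem:mu}(a). Take $\chi$ for the disjoint compact sets $\Phi(P')$ and $\Phi(S')$ and put $e=\chi\circ\Phi$. By Lemma~\ref{lem:mu}(a),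
\[
e(x',y)-e(x,y)=\int_{\tau(x)}^{\tau(x')}\partial_1\chi(s,\tau(y))\,ds=\int_x^{x'}\partial_1\chi(\tau(s),\tau(y))\,d\mu(s),
\]
and the same computation in the second variable gives \eqref{eq:ver} with $v=0$ and $r=(\partial_2\chi)\circ\Phi$. So $\nabla e=(0,(\partial_1\chi)\circ\Phi,0,(\partial_2\chi)\circ\Phi)$, which takes values in $\Lambda_1$.

(e) Condition (L1) is (d) for $P'=b^{-1}(P)$ and $S'=b^{-1}(S)$. For (L2) we cut off $1/(b-\kappa)$ near its poles. Choose $\delta>0$ with $|w-\kappa|>\delta$ for all $w\in F$, and by (d) choose $e\in A_j$ with $e=0$ on $\{|b-\kappa|\le\delta\}$ and $e=1$ on $b^{-1}(F)$. The relatively open sets $W_1=\{b\ne\kappa\}$ and $W_2=\{|b-\kappa|<\delta\}$ cover $Q$. Put $c=e/(b-\kappa)$ on $W_1$ and $c=0$ on $W_2$; the two definitions agree on $W_1\cap W_2$ because $e=0$ on $W_2$, so $c\in C(Q)$. By (a) and the first part of (b), $c|_{W_1}\in E_j(W_1)$, and $c|_{W_2}=0\in E_j(W_2)$. By the second part of (b), $c\in A_j$. On $b^{-1}(F)\subseteq W_1$ we have $c\,(b-\kappa)=e=1$.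

(f) Let $g\in A_0=C^1(Q)$ with $\nabla g=(u,0,v,0)$. By the fundamental theorem of calculus, $g$ has the continuous partial derivatives $\partial_xg=u$ and $\partial_yg=v$ on $\operatorname{int}Q$. Hence $g$ is holomorphic on $\operatorname{int}Q$ if and only if the Cauchy--Riemann equation $v=iu$ holds on $\operatorname{int}Q$. By continuity this is equivalent to $v=iu$ on $Q$, which by the uniqueness of the data means $g\in A_1$.
\end{proof}

\begin{remark}\label{rem:mu}
Each property of $\mu$ is needed. Singularity gives the uniqueness of the data and hence (f): if $\mu$ were replaced by $\lambda$, then every $g\in C^1(Q)$ with partial derivatives $u,v$ would have data $(0,u,0,v)$ with values in $\Lambda_1$, and the Cauchy--Riemann condition would impose nothing. Full support gives (d): if $\mu$ vanished on an open interval $J\subseteq(0,1)$, as the Cantor measure does, then every element of $A_1$ would be holomorphic on $J\times J$ and could not separate two disjoint closed discs in $J\times J$.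
\end{remark}

\section{The nonregular Apostol algebra}\label{sec:main}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $A_0,A_1$ be the algebras of Section~\ref{sec:square} and $\mathcal A=\mathcal G(A_0,A_1)$, a unital semisimple commutative Banach algebra of functions on $Q\times\overline{\mathbb D}$.

(a) By Lemma~\ref{lem:square}(e), the hypothesis of Proposition~\ref{prop:glue}(c) holds. With Lemma~\ref{lem:square}(f) we get $\mathcal D=\{\tilde g:g\in B\}$, and by Proposition~\ref{prop:glue}(a) this is a closed subalgebra of $\mathcal A$ isomorphic to $B$.

(c) The algebra $\mathcal D$ carries a second analytic structure, along the square: the map $\theta(\tilde g)=g|_{\operatorname{int}Q}$ is a unital homomorphism of $\mathcal D$ into $\mathcal O(\operatorname{int}Q)$, and $\operatorname{int}Q$ is connected. If $\theta(\tilde g)$ is constant, then $g$ is constant on $Q$ by continuity, so $\tilde g\in\mathbb C1$. Let $\mathcal C$ be a regular subalgebra of $\mathcal A$. By Proposition~\ref{prop:glue}(b), $\mathcal C\subseteq\mathcal D$, and Lemma~\ref{lem:rigid}(b) applied to $\theta|_{\mathcal C}$ gives $\mathcal C\subseteq\mathbb C1$. By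 (a), $\mathcal D$ is itself an algebra of functions on $Q\times\overline{\mathbb D}$. Lemma~\ref{lem:rigid}(a) applied to $\theta$ gives $\operatorname{Dec}_{\mathcal D}(\mathcal D)\subseteq\mathbb C1$, and Lemma~\ref{lem:sources}(a) gives the reverse inclusion.

(b) The function $\zeta$ lies in $B$ and is not constant, so $\mathcal D\not\subseteq\mathbb C1$. By (c), $\mathcal D$ is not regular.
\end{proof}

\begin{remark}\label{rem:zeta}
The element $\tilde\zeta$ shows the gap described in the introduction. The operator $L_{\tilde\zeta}$ is decomposable, and Lemma~\ref{lem:partition} for the cover $U=\{\operatorname{Re}w>\frac13\}$, $V=\{\operatorname{Re}w<\frac23\}$ gives $e\in\mathcal A$ with $e=0$ for $x\le\frac13$ and $e=1$ for $x\ge\frac23$; the function $e$ of Example~\ref{ex:interval}, regarded as independent of $y$, is such an element. No such $e$ lies in $\mathcal D$, since an element of $B$ that vanishes for $x\le\frac13$ is zero.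
\end{remark}

\section{Intersections as Apostol algebras}\label{sec:general}

Theorem~\ref{thm:main} was deduced from Proposition~\ref{prop:glue} by checking (L1) and (L2) directly, without determining the character spaces of the two algebras on the square. When an algebra is known to be regular on its character space, Lemma~\ref{lem:sources}(b) does this work.

\begin{proof}[Proof of Theorem~\ref{thm:general}]
(a) As $R$ is semisimple, the Gelfand transform identifies $R$, with its own norm, with an algebra of functions $A_1$ on $X$. Let $A_0=\{\beta\circ\pi:\beta\in C(Y)\}$ with the supremum norm. Since $\pi$ is surjective, $\beta\mapsto\beta\circ\pi$ is an isometry of $C(Y)$ onto $A_0$, so $A_0$ is complete and is an algebra of functions on $X$. By definition $A_0\cap A_1=B_\pi$. Let $b=\beta\circ\pi\in B_\pi$. Then $b$ is localizable in $A_1$ by Lemma~\ref{lem:sources}(b). It is localizable in $A_0$ by Lemma~\ref{lem:sources}(a), because $h\circ b=(h\circ\beta)\circ\pi\in A_0$ for every continuous $h\colon\mathbb C\to\mathbb C$. Note that $A_0$ need not separate disjoint closed subsets of $X$; this is why (L1) and (L2) involve only preimages under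 $b$. By Proposition~\ref{prop:glue}, for $\mathcal A=\mathcal G(A_0,A_1)$ the map $b\mapsto\tilde b$ is an isomorphism of $B_\pi$ onto $\operatorname{Dec}_{\mathcal A}(\mathcal A)$ with $\|\tilde b\|=\max\{\|b\|_\infty,\|b\|_R\}=\|b\|_R$.

(b) For $j=0,1$, the map that sends $x\in X$ to the evaluation at $x$ is a continuous bijection of the compact space $X$ onto the Hausdorff space $\Delta(A_j)$, hence a homeomorphism, and under it the Gelfand transform of $A_j$ is the identity. By Lemma~\ref{lem:sources}(b), every element of $A_j$ is localizable in $A_j$. Proposition~\ref{prop:glue} applied to $\mathcal A=\mathcal G(A_0,A_1)$ gives the claim.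
\end{proof}

\begin{remark}\label{rem:fold}
Part (b) is also a special case of part (a). Let $R=A_0\times A_1$ with the maximum norm. A character of $R$ takes the value $1$ on exactly one of the idempotents $(1,0)$ and $(0,1)$ and so factors through one coordinate; thus $\Delta(R)=X\sqcup X$, and $R$ is semisimple. It is regular, since a point of the first copy of $X$ outside a closed set $F_0\sqcup F_1$ is separated from it by $(a,0)$ for a suitable $a\in A_0$ vanishing on $F_0$, and symmetrically for the second copy. For the folding map $\pi\colon X\sqcup X\to X$ we have $B_\pi=\{(g,g):g\in A_0\cap A_1\}$.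
\end{remark}

\begin{thebibliography}{9}

\bibitem{Kaniuth}
E.~Kaniuth, \emph{A Course in Commutative Banach Algebras}.

\bibitem{Mult}
\emph{Multiplication operators on Banach modules over spectrally separable algebras},
\texttt{https://iranjournals.nlai.ir/handle/123456789/414550}.

\end{thebibliography}
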